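\title{Zeros of the $p^n$-th powers of a derivation and periodic points of formal maps}

\begin{abstract}
Let $D$ be a $K$-linear derivation of $K[[t_1,\dots,t_r]]$, where $K$ is a field of characteristic $p>0$, and let $d_n$ be the colength of the ideal $(D^{p^n}t_1,\dots,D^{p^n}t_r)$. We prove the conjecture that $d_n\equiv d_{n-1}\pmod{p^n}$, assuming only that $d_n$ is finite. The proof replaces $D$ by the formal self-map $t\mapsto t+s\,Dt$ over $K[[s]]$, whose periodic points are counted by the $d_n$ and fall into orbits. Multiple periodic points are handled by the Dold congruences for formal maps over an arbitrary field, which we prove by a deformation and an induction on the multiplicity. We also show that every nonnegative multiple of $p^n$ occurs as $d_n-d_{n-1}$, and we classify the sequences $(d_n)$ in one variable.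
\end{abstract}

\section{The problem and the results}\label{sec:intro}

Let $K$ be a field of characteristic $p>0$, let $r\ge1$, and let $R=K[[t_1,\dots,t_r]]$. The \emph{colength} of an ideal $I\subset R$ is $\dim_K R/I$; it is finite exactly when $I$ contains a power of the maximal ideal. By a derivation of $R$ we mean a $K$-linear map $D\colon R\to R$ with $D(uu')=u\,Du'+u'\,Du$. Such a $D$ is the formal vector field $\sum_i (Dt_i)\,\partial_i$, where $\partial_i=\partial/\partial t_i$ (Lemma~\ref{lem:derivations}), and the colength of $(Dt_1,\dots,Dt_r)$ is the multiplicity of the origin as a zero of this vector field. It is $0$ if some $Dt_i$ has a nonzero constant term, and for $r=1$ it is the order $\operatorname{ord}(Dt)$ of the series $Dt$.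

In the Leibniz formula $D^q(uu')=\sum_j\binom qj D^ju\,D^{q-j}u'$ with $q=p^n$, the binomial coefficients with $0<j<q$ vanish in $K$. Hence $D,D^p,D^{p^2},\dots$ are all vector fields, and each has its own multiplicity
\[
d_n=d_n(D)=\dim_K R/(D^{p^n}t_1,\dots,D^{p^n}t_r)\in\{0,1,2,\dots,\infty\}.
\]
The following conjecture is taken from \cite{problem}.

\begin{quote}
\emph{For every $n\ge1$, the colengths $d_n$ and $d_{n-1}$ are congruent modulo $p^n$, provided they are finite.}
\end{quote}

Two computations in one variable, with $\partial=d/dt$, show the congruence at work. For $D=t^a\partial$ with $a\ge0$ we have $Dt^b=b\,t^{b+a-1}$, so $D^qt$ is $\prod_{j=0}^{q-1}\bigl(1+j(a-1)\bigr)$ times $t^{1+q(a-1)}$. If $a\equiv1\pmod p$, the product is $1$, so $d_n=1+p^n(a-1)$ and $d_n-d_{n-1}=p^{n-1}(p-1)(a-1)$ is divisible by $p^n$. If $a\not\equiv1\pmod p$, one of the factors with $0\le j<p$ vanishes, so $D^pt=0$ and $d_n=\infty$ for $n\ge1$. Thus the finiteness hypothesis supplies the last factor $p$. For $p=2$ and any $D=f\partial$ we have $D^2t=ff'$, so $d_1-d_0=\operatorname{ord}f'$,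 and this is even because in characteristic $2$ a derivative involves only even powers of $t$.

There is also a structural reason to expect the congruence. Let $\pi$ be a map from a finite set to itself. A point fixed by $\pi^{p^n}$ is fixed by $\pi^{p^{n-1}}$ unless its period is exactly $p^n$, and the points of period $p^n$ fall into cycles of length $p^n$. So the numbers of fixed points of $\pi^{p^n}$ and of $\pi^{p^{n-1}}$ are congruent modulo $p^n$. A vector field $D$ is the first-order part of $\sigma-1$ for a map $\sigma$ close to the identity, zeros of $D$ correspond to fixed points of $\sigma$, and in characteristic $p$ the identity $\sigma^{p^n}-1=(\sigma-1)^{p^n}$ matches $D^{p^n}$ with the $p^n$-th iterate. Two things stand in the way: the flow $\exp(sD)$ has denominators divisible by $p$, and $d_n$ counts one point with a multiplicity, not a set of points that could be cut into cycles. Both obstacles can be removed, and the conjecture is true. Finiteness of $d_n$ alone suffices.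

\begin{theorem}\label{thm:main}
Let $n\ge1$ and $d_n<\infty$. Then $d_{n-1}\le d_n<\infty$ and $d_n\equiv d_{n-1}\pmod{p^n}$.
\end{theorem}

The tool for multiple points is a congruence for formal maps that holds in every characteristic. Let $L$ be a field, $v=(v_1,\dots,v_r)$, and let $g=(g_1,\dots,g_r)\in L[[v]]^r$ have no constant terms. Write $g^{\circ q}$ for the $q$-fold composite of $g$, and put
\[
I(g)=(g_1-v_1,\dots,g_r-v_r),\qquad e(g)=\dim_L L[[v]]/I(g)\in\{1,2,\dots,\infty\}.
\]
The number $e(g)$ is the multiplicity of the origin as a fixed point of $g$. Let $\mu$ be the M\"obius function: $\mu(j)=(-1)^\ell$ if $j$ is a product of $\ell$ distinct primes, and $\mu(j)=0$ otherwise. It satisfies $\sum_{j\mid m}\mu(j)=0$ for $m>1$. For a self-map $\pi$ of a finite set, a point of period $w\mid m$ contributes $\sum_{j\mid m/w}\mu(j)$ to $\sum_{q\mid m}\mu(m/q)\,\#\mathrm{Fix}(\pi^q)$. So this sum is the number of points of period exactly $m$, a multiple of $m$. The same divisibility holds for multiplicities.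

\begin{theorem}[Dold congruences]\label{thm:dold}
Let $L$ be any field, of any characteristic, and let $g\in L[[v]]^r$ have no constant terms. If $m\ge1$ and $e(g^{\circ m})<\infty$, then $e(g^{\circ q})<\infty$ for all $q\mid m$, and
\[
\sum_{q\mid m}\mu(m/q)\,e(g^{\circ q})\equiv0\pmod m .
\]
\end{theorem}

For instance, $g=-v+v^2$ in characteristic $\ne2$ has $g^{\circ2}=v-2v^3+v^4$, so $e(g)=1$ and $e(g^{\circ2})=3$: the origin hides one orbit of size $2$.

The modulus $p^n$ in Theorem~\ref{thm:main} cannot be improved for any $p$, $r$, $n$.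

\begin{theorem}\label{thm:sharp}
For every $r\ge1$, every $n\ge1$ and every field $K$ of characteristic $p$, the set of values of $d_n(D)-d_{n-1}(D)$, over all derivations $D$ of $K[[t_1,\dots,t_r]]$ with $d_n(D)<\infty$, is exactly $p^n\mathbb Z_{\ge0}$.
\end{theorem}

In one variable the whole sequence is determined by $a=d_0$ and $m=d_1-d_0$, and the possible pairs can be listed. We do not classify the sequences $(d_n)$ for $r\ge2$.

\begin{theorem}\label{thm:onevar}
For $r=1$, the sequences $(d_n)_{n\ge0}$ with all terms finite are exactly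
\[
d_n=a+m\,\frac{p^n-1}{p-1},\qquad a\ge0,\quad m\in p\,\mathbb Z_{\ge0},
\]
with $m=(a-1)(p-1)$ if $a\equiv1\pmod p$, and $m\ge(a-1)(p-1)$ if $a\not\equiv1\pmod p$. If some $d_n$ is infinite and $D\ne0$, then $d_0<\infty$ and $d_n=\infty$ for all $n\ge1$.
\end{theorem}

Sections~\ref{sec:subst}--\ref{sec:orbits} lead to an orbit formula (Proposition~\ref{prop:orbits}), which is applied twice: in Section~\ref{sec:dold} to prove Theorem~\ref{thm:dold}, and in Section~\ref{sec:main} to deduce Theorem~\ref{thm:main}. Section~\ref{sec:onevar} proves Theorem~\ref{thm:onevar} by a direct computation, independent of the earlier sections, and deduces Theorem~\ref{thm:sharp}.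

\section{Two examples in characteristic two}\label{sec:examples}

Let $p=2$, $r=1$, $n=1$ and $D=f\partial$. In place of the flow we keep only its first-order part, the series $\varphi=t+sf(t)$ over $K[[s]]$. It can be evaluated at elements of the maximal ideal of $K[[s]]$, or of a finite extension of $K[[s]]$; these elements are the points on which $\varphi$ acts.

\begin{example}[the zero splits into an orbit]\label{ex:split}
Let $f=1+t^3$. Then $Dt=f$ is a unit and $D^2t=ff'=ft^2$, so $d_0=0$ and $d_1=2$. We have $\varphi-t=sf$, and, since $t+\varphi=sf$ in characteristic $2$,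
\[
\varphi^{\circ2}-t=sf(t)+sf(\varphi)=s(t^3+\varphi^3)=s(t+\varphi)(t^2+t\varphi+\varphi^2)=s^2f\cdot(t^2+stf+s^2f^2).
\]
After division by $s$ and $s^2$, these series reduce modulo $s$ to $Dt$ and $D^2t$. The map $\varphi$ has no fixed point, because $f$ takes unit values. Adjoin $\omega$ with $\omega^2+\omega+1=0$; then $t^2+stf+s^2f^2=(t+\omega sf)(t+\omega^2sf)$. For $i=1,2$ the map $x\mapsto\omega^is(1+x^3)$ is a contraction of the maximal ideal of $K(\omega)[[s]]$, so the $i$-th factor has exactly one zero $x_i=\omega^is+\cdots$. From $sf(x_1)=\omega^2x_1$ we get $\varphi(x_1)=(1+\omega^2)x_1=\omega x_1$, and $\omega x_1=x_2$ because $f(\omega x_1)=f(x_1)$. Likewise $sf(x_2)=\omega x_2$ gives $\varphi(x_2)=\omega^2x_2=x_1$. The double zero of $D^2t$ has split into the orbit $\{x_1,x_2\}$, and $d_1-d_0=2$ is the size of that orbit.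
\end{example}

\begin{example}[the zero does not split]\label{ex:nosplit}
Let $f=t^3$, so $d_0=3$ and $d_1=5$. Consider more generally $\psi=(1+\varepsilon)t+ct^3$ and put $y=\varepsilon+ct^2$, so that $\psi-t=ty$ and $\psi=t(1+y)$. In $\mathbb F_2[c,\varepsilon,t]$,
\begin{align*}
\psi^{\circ2}-t&=\psi(\varepsilon+c\psi^2)+t(\varepsilon+ct^2)=(\psi+t)\bigl(\varepsilon+c(\psi^2+\psi t+t^2)\bigr)\\
&=ty\bigl(\varepsilon+ct^2(1+y+y^2)\bigr)=ty^2\bigl(1+ct^2(1+y)\bigr).
\end{align*}
For $\varepsilon=0$ and $c=s$ we have $\psi=\varphi$, and we find $\varphi-t=st^3$ and $\varphi^{\circ2}-t=s^2t^5\cdot(\text{unit})$. The only periodic point is the origin, with multiplicities $3$ and $5$. No orbit of size $2$ is visible, but the problem has changed: it now concerns the map $g=v+sv^3$ over the field $L=K((s))$, with $e(g)=3$ and $e(g^{\circ2})=5$, and this is a case of Theorem~\ref{thm:dold}.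

Now deform $g$ to $\psi$ over $L[[\varepsilon]]$, with $c=s$ a unit. The zeros of $ty$ and $ty^2$ are $0$ and $x=\sqrt{\varepsilon/s}$, and $y(x+v)=sv^2$. The origin is a simple fixed point of both $\psi$ and $\psi^{\circ2}$, and $x$ has multiplicities $2$ and $4$. So $5-3=(1-1)+(4-2)$. The point $x$ is still multiple, but the multiplicity has dropped from $5$ to $4$, and this permits an induction. Since $x$ lies in an inseparable extension of $L((\varepsilon))$, and the next step of the induction takes place over that extension, the induction must run over all fields at once.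
\end{example}

The examples use three facts that need proof in general: multiplicities add up correctly when a zero splits (Section~\ref{sec:flat}), the points of an orbit have the same multiplicity (Section~\ref{sec:orbits}), and $s^{-p^n}(\varphi^{\circ p^n}-t)$ reduces to $D^{p^n}t$ (Section~\ref{sec:main}).

\section{Substitution}\label{sec:subst}

All compositions of series below are instances of one construction. Let $\Lambda\to S$ be a local homomorphism of complete Noetherian local rings, where $\Lambda$ may be a field, and let $y=(y_1,\dots,y_r)$ have entries in the maximal ideal $\mathfrak m_S$. For $u=\sum_\nu u_\nu t^\nu\in\Lambda[[t]]$ the sum $u(y)=\sum_\nu u_\nu y^\nu$ converges in $S$. Give each local ring the topology defined by the powers of its maximal ideal; local homomorphisms are then continuous. Substitution $u\mapsto u(y)$ is a local $\Lambda$-algebra homomorphism $\Lambda[[t]]\to S$, and it is the only continuous one with $t_i\mapsto y_i$, because $\Lambda[t]$ is dense in $\Lambda[[t]]$ and $S$ is separated. For tuples $u$, the notation $u(y)$ is understood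 componentwise.

\begin{enumerate}
\item[(S1)] \emph{If $\tau\colon S\to S'$ is a local $\Lambda$-algebra homomorphism to another complete Noetherian local ring, then $\tau(u(y))=u(\tau(y))$.} Indeed, both sides are continuous $\Lambda$-algebra homomorphisms in $u$ with the same values on the $t_i$. If $\psi$ is an $r$-tuple in the maximal ideal of $\Lambda[[t]]$ and $u\circ\psi:=u(\psi)$, then (S1) gives $(u\circ\psi)(y)=u(\psi(y))$; in particular composition is associative.
\item[(S2)] \emph{If $y,z$ have entries in $\mathfrak m_S$ and $y_i\equiv z_i$ modulo an ideal $I\subset S$ for all $i$, then $u(y)\equiv u(z)\pmod I$ for all $u\in\Lambda[[t]]$.} Indeed, in $\Lambda[[Z,W]]$ the series $u(Z+W)-u(Z)$ vanishes at $W=0$, so it equals $\sum_iW_iU_i(Z,W)$. Substitute $Z=z$ and $W=y-z$.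
\end{enumerate}

\section{Zeros in a flat family}\label{sec:flat}

Let $A$ be a complete discrete valuation ring with uniformizer $s$, residue field $k$ and fraction field $L$, and fix an algebraic closure $\bar L$. A system of equations over $A$ is a one-parameter deformation of its reduction over $k$, and we want to count the points into which the zero of the reduction splits. Their coordinates lie in finite extensions $L'$ of $L$. Let $A'$ be the integral closure of $A$ in $L'$. It is a complete discrete valuation ring and a finite free $A$-module, whether or not $L'/L$ is separable \cite[II \S2, Prop.~3]{serre}. Let $\mathfrak m'$ be its maximal ideal; then $s\in\mathfrak m'$ and $A'[1/s]=L'$. Series in $A[[t]]$ can be evaluated on the polydisk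
\[
\Delta(L')=\{x=(x_1,\dots,x_r): x_i\in\mathfrak m'\ \text{for all } i\},
\]
and for $x\in\Delta(L')$ they can be recentered: $F(x+v)\in A'[[v]]\subset L'[[v]]$.

\begin{lemma}\label{lem:flat}
Let $F_1,\dots,F_r\in A[[t]]$ have reductions $\bar F_i\in k[[t]]$ with $d:=\dim_kk[[t]]/(\bar F_1,\dots,\bar F_r)<\infty$. There is a finite extension $L_0\subset\bar L$ of $L$ such that, for every finite extension $L'$ of $L$ with $L_0\subset L'\subset\bar L$, the set $Z=\{x\in\Delta(L'):F(x)=0\}$ is finite and
\[
d=\sum_{x\in Z}\dim_{L'}L'[[v]]/(F_1(x+v),\dots,F_r(x+v)),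
\]
with all summands finite and at least $1$.
\end{lemma}

\begin{proof}
The algebra $C=A[[t]]/(F)$ links the two sides: $C/sC=k[[t]]/(\bar F)$ has dimension $d$, and $C\otimes_AL'$ will be the product of the algebras on the right.

\emph{Step 1: $C$ is a free $A$-module of rank $d$.} If $d=0$, then $C=sC$, and Nakayama's lemma over the local ring $A[[t]]$ gives $C=0$. Let $d>0$. Then the $\bar F_i$ have no constant terms, so the $F_i$ lie in the maximal ideal $(s,t)$ of $A[[t]]$, a regular local ring of dimension $r+1$. Recall that a system of parameters of a Noetherian local ring of dimension $\delta$ is a family of $\delta$ elements of the maximal ideal with a quotient of finite length, and that in a regular local ring every system of parameters is a regular sequence: each element is a nonzerodivisor modulo the previous ones. This applies to $F_1,\dots,F_r,s$, so $s$ is a nonzerodivisor on $C$ and $C$ is torsion-free over $A$. For finiteness we use \cite[Thm.~8.4]{matsumura}: if $A$ is $s$-adically complete and the $A$-module $C$ satisfies $\bigcap_Ns^NC=0$, then lifts of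 generators of $C/sC$ generate $C$. The intersection vanishes by Krull's intersection theorem in the Noetherian local ring $C$. So $C$ is finitely generated and torsion-free over a discrete valuation ring, hence free, of rank $\dim_kC/sC=d$.

\emph{Step 2: the field $L_0$.} Recall that a finite-dimensional commutative algebra $B$ over a field has finitely many maximal ideals $\mathfrak n$, and that $B=\prod_{\mathfrak n}B/\mathfrak n^N$ for all large $N$. The $L$-algebra $C\otimes_AL$ has finitely many residue fields, each finite over $L$, so there are finitely many $L$-algebra maps $C\otimes_AL\to\bar L$. Let $L_0$ be the field generated by $L$ and their images, and let $L'\supset L_0$. Since $A'$ is finite free over $A$, we have $A[[t]]\otimes_AA'=A'[[t]]$, so $C':=C\otimes_AA'=A'[[t]]/(F)$. Put $B=C\otimes_AL'=C'[1/s]$; by Step 1, $\dim_{L'}B=d$. Let $\kappa$ be a residue field of $B$. An $L'$-embedding $\kappa\to\bar L$ sends the image of $C\otimes_AL$ into $L_0$, and $B$ is generated by $C\otimes_AL$ and $L'$; hence $\kappa=L'$. So the maximal ideals of $B$ are the kernels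 $\mathfrak n_\chi$ of the $L'$-algebra maps $\chi\colon B\to L'$, and $d=\sum_\chi\dim_{L'}B/\mathfrak n_\chi^N$ for large $N$.

\emph{Step 3: the maps $\chi$ correspond to the points of $Z$.} Given $\chi$, put $x_i=\chi(t_i)$. Since $C'$ is finite over $A'$, the elements of $\chi(C')$ are integral over $A'$, so $\chi(C')\subset A'$. Since $C/sC$ is a finite-dimensional quotient of $k[[t]]$, there is an $N$ with $t_i^N\in sC$ for all $i$. Hence $x_i^N\in sA'\subset\mathfrak m'$, and $x\in\Delta(L')$. The composite $A'[[t]]\to C'\to A'$ is an $A'$-algebra map that sends $\mathfrak m'$ and the $t_i$ into $\mathfrak m'$. It is therefore local, and by uniqueness of substitution it is evaluation at $x$. As it kills $F$, we have $x\in Z$, and $x$ determines $\chi$. Conversely, evaluation at a point $x\in Z$ kills $F$, so it factors through $C'$ and extends to a map $\chi$ on $B=C'[1/s]$. In particular $Z$ is finite.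

\emph{Step 4: multiplicities.} Fix $x\in Z$ with corresponding $\chi$, and put $G_i=F_i(x+v)$. The substitution $t\mapsto x+v$ is an isomorphism $A'[[t]]\to A'[[v]]$ with inverse $v\mapsto t-x$. It identifies $B$ with $A'[[v]][1/s]/(G)$ and $\chi$ with the map $u/s^j\mapsto u(0)/s^j$, so $\mathfrak n_\chi=(v)B$. The ring $A'[[v]][1/s]$ is smaller than $L'[[v]]$, since its elements have bounded denominators, but modulo $(v)^N$ both rings become $L'[v]/(v)^N$. Hence
\[
B/\mathfrak n_\chi^N\cong L'[[v]]/\bigl((G)+(v)^N\bigr).
\]
For large $N$ the dimension of the left side does not depend on $N$, so $(G)+(v)^N=(G)+(v)^{N+1}$ in $L'[[v]]$. The finitely generated module $Q=((G)+(v)^N)/(G)$ then satisfies $Q=(v)Q$, so $Q=0$ by Nakayama's lemma, that is, $(v)^N\subset(G)$. Thus $L'[[v]]/(G)\cong B/\mathfrak n_\chi^N$, which is nonzero and finite-dimensional. Sum over $\chi$.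
\end{proof}

\begin{remark}
Step 1 uses both that $d$ is finite and that there are exactly $r$ equations in $r$ variables. For $r=1$ and $F=st$ we have $d=\infty$, while $Z=\{0\}$ has multiplicity $1$; this is why powers of $s$ are divided out in Proposition~\ref{prop:orbits}. For the two equations $st$ and $t^2$ in one variable we have $d=2$, while the only zero has multiplicity $1$.
\end{remark}

\section{Iterates and orbits}\label{sec:orbits}

We first record three properties of $I(g)$ and $e(g)$. Part (a) says that fixed points of $g^{\circ a}$ are fixed points of its iterates, with multiplicities. Part (b) will show that the points of an orbit have equal multiplicities. If $\alpha$ is invertible, then $\alpha\circ\beta$ and $\beta\circ\alpha$ are conjugate and (b) is immediate. But in Theorem~\ref{thm:dold} the linear part of $g$ is arbitrary, so we need (b) without invertibility.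

\begin{lemma}\label{lem:iterates}
Let $L$ be a field and let $g,\alpha,\beta\in L[[v]]^r$ have no constant terms.
\begin{enumerate}
\item[(a)] $I(g^{\circ ab})\subset I(g^{\circ a})$ for $a,b\ge1$; hence $e(g^{\circ a})\le e(g^{\circ ab})$.
\item[(b)] $e(\alpha\circ\beta)=e(\beta\circ\alpha)$.
\item[(c)] If $J$ is the matrix of the linear part of $g$ and $\det(J-1)\ne0$, then $e(g)=1$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) We show by induction on $b$ that $g^{\circ ab}(v)\equiv v$ modulo $I(g^{\circ a})$, componentwise. For $b=1$ this is the definition. If it holds for $b$, then (S2) gives $g^{\circ a(b+1)}(v)=g^{\circ a}(g^{\circ ab}(v))\equiv g^{\circ a}(v)\equiv v$.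

(b) The ring map $\alpha^*\colon u\mapsto u\circ\alpha$ sends the generator $(\alpha\circ\beta)_i-v_i$ of $I(\alpha\circ\beta)$ to $\alpha_i(\beta(\alpha(v)))-\alpha_i(v)$. This lies in $I(\beta\circ\alpha)$ by (S2), because $\beta(\alpha(v))\equiv v$ modulo $I(\beta\circ\alpha)$. So $\alpha^*$ induces an $L$-algebra map $L[[v]]/I(\alpha\circ\beta)\to L[[v]]/I(\beta\circ\alpha)$, and with the roles exchanged $\beta^*$ induces a map in the other direction. By (S1) and (S2), $\alpha^*\beta^*u=u\circ(\beta\circ\alpha)\equiv u$ modulo $I(\beta\circ\alpha)$, and $\beta^*\alpha^*u=u\circ(\alpha\circ\beta)\equiv u$ modulo $I(\alpha\circ\beta)$. The two maps are mutually inverse.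

(c) The images of the $g_i-v_i$ span $(v)/(v)^2$, so $I(g)=(v)$ by Nakayama's lemma.
\end{proof}

When $e(g^{\circ m})<\infty$, part (a) allows us to define the integer
\[
P_m(g)=\sum_{q\mid m}\mu(m/q)\,e(g^{\circ q}),
\]
and the congruence in Theorem~\ref{thm:dold} reads $m\mid P_m(g)$.

Now let $k$ be a field, $A=k[[s]]$, $L=k((s))$, and let $\varphi=(\varphi_1,\dots,\varphi_r)$ have entries in the maximal ideal $(s,t)$ of $A[[t]]$. Constant terms divisible by $s$ are allowed, as in Example~\ref{ex:split}. The composites $\varphi^{\circ q}$, with $\varphi^{\circ0}=t$, again have entries in $(s,t)$. For a finite extension $L'/L$, the rule $x\mapsto\varphi(x)$ maps $\Delta(L')$ to itself, and by (S1) its $q$-th iterate is $x\mapsto\varphi^{\circ q}(x)$. The tuple $\varphi^{\circ q}(x+v)-\varphi^{\circ q}(x)\in A'[[v]]^r$ has no constant terms, again by (S1), applied to $v\mapsto0$. These recentered maps compose as expected: if $y=\varphi^{\circ b}(x)$ and $z=\varphi^{\circ a}(y)$, then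
\begin{equation}\label{eq:chain}
\bigl[\varphi^{\circ a}(y+v)-z\bigr]\circ\bigl[\varphi^{\circ b}(x+v)-y\bigr]=\varphi^{\circ(a+b)}(x+v)-z .
\end{equation}
Indeed, by (S1) the substitution $v\mapsto\varphi^{\circ b}(x+v)-y$ in $A'[[v]]$ turns $\varphi^{\circ a}(y+v)$ into $\varphi^{\circ a}(\varphi^{\circ b}(x+v))$. The composite is the same whether it is formed in $A'[[v]]$ or in $L'[[v]]$, since each coefficient is given by the same finite sum. For a point $x$ with $\varphi^{\circ q}(x)=x$ we write
\[
\varphi^{\circ q}_x(v)=\varphi^{\circ q}(x+v)-x\in L'[[v]]^r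
\]
for the germ of $\varphi^{\circ q}$ at $x$.

\begin{proposition}[orbit formula]\label{prop:orbits}
Let $m\ge1$. Suppose that for each $q\mid m$ there are $c_q\ge0$ and $F^{(q)}\in A[[t]]^r$ with $\varphi^{\circ q}-t=s^{c_q}F^{(q)}$, such that the reductions of $F^{(q)}_1,\dots,F^{(q)}_r$ modulo $s$ generate an ideal of finite colength $\delta_q$ in $k[[t]]$. Then there is a finite extension $L'/L$ with the following properties, where $X_q=\{x\in\Delta(L'):\varphi^{\circ q}(x)=x\}$.
\begin{enumerate}
\item[(a)] For all $q\mid m$ the set $X_q$ is finite and $\delta_q=\sum_{x\in X_q}e(\varphi^{\circ q}_x)$, with finite summands.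
\item[(b)] The map $\varphi$ permutes $X_m$, and its orbits $O$ on $X_m$ have size dividing $m$. Choose $x_O\in O$ and put $g_O=\varphi^{\circ|O|}_{x_O}$. Then $e(g_O^{\circ m/|O|})=e(\varphi^{\circ m}_{x_O})<\infty$, and
\[
\sum_{q\mid m}\mu(m/q)\,\delta_q=\sum_{O\subset X_m}|O|\cdot P_{m/|O|}(g_O).
\]
\end{enumerate}
\end{proposition}

\begin{proof}
(a) Let $L'$ be the compositum of the fields that Lemma~\ref{lem:flat} provides for the systems $F^{(q)}$, $q\mid m$. Since $s\ne0$ in $L'$, the zeros of $F^{(q)}$ in $\Delta(L')$ are the points of $X_q$. For $x\in X_q$ we have $s^{c_q}F^{(q)}(x+v)=\varphi^{\circ q}(x+v)-x-v=\varphi^{\circ q}_x(v)-v$, and $s$ is a unit of $L'[[v]]$. So the components of $F^{(q)}(x+v)$ generate $I(\varphi^{\circ q}_x)$, and the lemma gives (a).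

(b) The map $\varphi$ commutes with $\varphi^{\circ m}$, so it preserves $X_m$, and its $m$-th iterate is the identity there. Hence it permutes $X_m$ with orbit sizes dividing $m$. For $q\mid m$ we have $X_q\subset X_m$, and a point of $X_m$ lies in $X_q$ if and only if its orbit size divides $q$.

Let $x\in X_q$ and $y=\varphi(x)$. Put $\alpha=\varphi(x+v)-y$ and $\beta=\varphi^{\circ(q-1)}(y+v)-x$; both have no constant terms, because $\varphi^{\circ(q-1)}(y)=x$. By \eqref{eq:chain}, $\beta\circ\alpha=\varphi^{\circ q}_x$ and $\alpha\circ\beta=\varphi^{\circ q}_y$. Lemma~\ref{lem:iterates}(b) gives $e(\varphi^{\circ q}_x)=e(\varphi^{\circ q}_y)$, so the multiplicity is constant along orbits.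

By (a), an orbit $O$ of size $w$ contributes $w\,e(\varphi^{\circ q}_{x_O})$ to $\delta_q$ if $w\mid q$, and $0$ otherwise. For $q=wq'$, repeated use of \eqref{eq:chain} with $x=y=z=x_O$ gives $\varphi^{\circ q}_{x_O}=g_O^{\circ q'}$; the case $q=m$ is the first claim. The divisors $q$ of $m$ with $w\mid q$ are the numbers $wq'$ with $q'\mid m/w$, and $m/q=(m/w)/q'$. So the contribution of $O$ to the left side is $w\,P_{m/w}(g_O)$.
\end{proof}

The formula reduces a congruence modulo $m$ to congruences modulo $m/|O|$ for the germs $g_O$: if $m/|O|$ divides $P_{m/|O|}(g_O)$ for every orbit, then $m$ divides the left side.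

\section{The Dold congruences}\label{sec:dold}

If $g$ could be deformed so that all its points of period dividing $m$ became simple, Theorem~\ref{thm:dold} would reduce to the count for finite sets. We avoid having to construct such a deformation. It suffices to split off one point of known multiplicity, so that all other points have smaller multiplicity. The deformation $g+\varepsilon t$ of Example~\ref{ex:nosplit} does this: it keeps the origin fixed and moves all eigenvalues of the linear part off the roots of unity.

\begin{proof}[Proof of Theorem~\ref{thm:dold}]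
Finiteness of $e(g^{\circ q})$ for $q\mid m$ is Lemma~\ref{lem:iterates}(a). We fix $r$ and prove $m\mid P_m(g)$ by induction on $e:=e(g^{\circ m})\ge1$, simultaneously for all fields $L$, all $g$ and all $m$. For $m=1$ there is nothing to prove. Let $m>1$, and assume the congruence in all cases of multiplicity less than $e$.

Let $\varepsilon$ be a new variable, $A=L[[\varepsilon]]$ and $\varphi=g(t)+\varepsilon t$. By (S1), applied to the reduction $A[[t]]\to L[[t]]$, the tuple $\varphi^{\circ q}-t$ reduces modulo $\varepsilon$ to $g^{\circ q}(t)-t$. So Proposition~\ref{prop:orbits} applies with $k=L$, $s=\varepsilon$, $c_q=0$ and $\delta_q=e(g^{\circ q})$. It provides a finite extension $L'$ of $L((\varepsilon))$ with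
\[
P_m(g)=\sum_{O\subset X_m}|O|\cdot P_{m/|O|}(g_O).
\]

\emph{The orbit of the origin.} Since $\varphi(0)=0$, the set $\{0\}$ is an orbit. Let $J$ be the matrix of the linear part of $g$, with eigenvalues $\lambda_1,\dots,\lambda_r$ in an algebraic closure of $L$. Linear parts multiply under composition, so the linear part of $\varphi^{\circ q}_0$ is $(J+\varepsilon)^q$. Putting $J$ in triangular form, we get
\[
\det\bigl((J+\varepsilon)^q-1\bigr)=\prod_{i=1}^r\bigl((\lambda_i+\varepsilon)^q-1\bigr),
\]
a monic polynomial of degree $rq$ in $\varepsilon$, hence a nonzero element of $L'$. By Lemma~\ref{lem:iterates}(c), $e(\varphi^{\circ q}_0)=1$ for all $q\mid m$. The orbit $\{0\}$ contributes $\sum_{q\mid m}\mu(m/q)=0$, because $m>1$.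

\emph{The other orbits.} Let $O\ne\{0\}$ have size $w$. Proposition~\ref{prop:orbits}(a) with $q=m$ gives
\[
1\le e(g_O^{\circ m/w})=e(\varphi^{\circ m}_{x_O})\le\delta_m-e(\varphi^{\circ m}_0)=e-1 .
\]
If $e=1$, there is no such orbit and $P_m(g)=0$. Otherwise the induction hypothesis for the field $L'$, the map $g_O$ and the integer $m/w$ shows that $m/w$ divides $P_{m/w}(g_O)$, so the contribution of $O$ is divisible by $w\cdot(m/w)=m$.
\end{proof}

\section{From a derivation to a self-map}\label{sec:main}

We return to $R=K[[t]]$ with $K$ of characteristic $p$. The orbit formula for $m=p^n$ requires finite colengths for all divisors $p^l$ of $p^n$, while Theorem~\ref{thm:main} assumes only $d_n<\infty$. The next lemma closes this gap.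

\begin{lemma}\label{lem:derivations}
\begin{enumerate}
\item[(a)] Every $K$-linear derivation $E_0$ of $R$ satisfies $E_0u=\sum_i\partial_iu\cdot E_0t_i$ for all $u\in R$. In particular $E_0(R)\subset(E_0t_1,\dots,E_0t_r)$.
\item[(b)] For every derivation $D$ of $R$ we have $d_0\le d_1\le d_2\le\cdots$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) Let $\mathfrak m_R$ be the maximal ideal. By the Leibniz rule every derivation maps $\mathfrak m_R^N$ into $\mathfrak m_R^{N-1}$. The $K$-linear derivations $E_0$ and $\sum_iE_0t_i\cdot\partial_i$ agree on the $t_i$, hence on polynomials. Every $u\in R$ is a polynomial plus an element of $\mathfrak m_R^N$, so the two derivations agree on $u$ modulo $\mathfrak m_R^{N-1}$ for all $N$.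

(b) Apply (a) to the derivation $E_0=D^{p^l}$: the element $D^{p^{l+1}}t_i=E_0(E_0^{p-1}t_i)$ lies in $(E_0t_1,\dots,E_0t_r)$. So the ideals $(D^{p^l}t_1,\dots,D^{p^l}t_r)$ decrease as $l$ grows.
\end{proof}

By (a), the ideal defining $d_n$ is the ideal generated by $D^{p^n}(R)$, so $d_n$ does not depend on the choice of coordinates.

Let $A=K[[s]]$ and $\varphi_i=t_i+s\,Dt_i$. Then $\varphi_i\in(s,t)\subset A[[t]]$, also when $Dt_i$ has a constant term. The iterates of $\varphi$ are nonlinear in $\varphi$ and hard to expand directly. The substitution operator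
\[
\sigma\colon A[[t]]\to A[[t]],\qquad\sigma(u)=u\circ\varphi,
\]
is $A$-linear, so the binomial theorem is available for it, and it encodes the iterates: by (S1) and induction, $\sigma^q(t_i)=(\varphi^{\circ(q-1)})_i\circ\varphi=(\varphi^{\circ q})_i$.

\begin{lemma}\label{lem:sigma}
There is an $A$-linear map $E\colon A[[t]]\to A[[t]]$ with $\sigma-1=sE$ and $E(u)\equiv D(u|_{s=0})\pmod s$ for all $u$. For every $l\ge0$,
\[
(\varphi^{\circ p^l})_i-t_i=s^{p^l}E^{p^l}t_i,\qquad E^{p^l}t_i\equiv D^{p^l}t_i\pmod s .
\]
\end{lemma}

\begin{proof}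
Let $u_0\in K[[t]]$. Expand $u_0(t+w)\in K[[t,w]]$ in powers of $w=(w_1,\dots,w_r)$. By the binomial theorem, applied to each monomial of $u_0$, the coefficient of $w_i$ is $\partial_iu_0$, so
\[
u_0(t+w)=u_0(t)+\sum_iw_i\,\partial_iu_0(t)+\sum_{i\le j}w_iw_jU_{ij}(t,w)
\]
with $U_{ij}\in K[[t,w]]$. Substituting $w_i=s\,Dt_i$ and using Lemma~\ref{lem:derivations}(a), we get $\sigma(u_0)\equiv u_0+s\,Du_0\pmod{s^2}$. Since $\varphi_i\equiv t_i\pmod s$, (S2) gives $\sigma(u)\equiv u\pmod s$ for every $u\in A[[t]]$. Write $u=u_0+su_1$ with $u_0=u|_{s=0}$ and $u_1\in A[[t]]$. Then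
\[
\sigma(u)-u=(\sigma(u_0)-u_0)+s(\sigma(u_1)-u_1)\equiv s\,Du_0\pmod{s^2}.
\]
As $s$ is a nonzerodivisor, $E=s^{-1}(\sigma-1)$ is well defined and $A$-linear, and $E(u)\equiv Du_0\pmod s$. If $E^{q-1}t_i\equiv D^{q-1}t_i\pmod s$, then $E^qt_i\equiv D\bigl((E^{q-1}t_i)|_{s=0}\bigr)=D^qt_i$; so $E^qt_i\equiv D^qt_i\pmod s$ for all $q$.

The ring of $A$-linear endomorphisms of $A[[t]]$ has characteristic $p$, the operators $\sigma$ and $1$ commute, and $s$ is central. Therefore
\[
\sigma^{p^l}-1=(\sigma-1)^{p^l}=(sE)^{p^l}=s^{p^l}E^{p^l}.
\]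
Apply both sides to $t_i$.
\end{proof}

The proof uses $\varphi$ only modulo $s^2$, which explains why the higher terms $s^jD^jt/j!$ of the flow are not needed.

\begin{proof}[Proof of Theorem~\ref{thm:main}]
By Lemma~\ref{lem:derivations}(b), $d_0\le\dots\le d_{n-1}\le d_n<\infty$. By Lemma~\ref{lem:sigma}, Proposition~\ref{prop:orbits} applies with $k=K$, $m=p^n$, $c_{p^l}=p^l$, $F^{(p^l)}_i=E^{p^l}t_i$ and $\delta_{p^l}=d_l$ for $0\le l\le n$. Since $\mu(1)=1$, $\mu(p)=-1$ and $\mu(p^j)=0$ for $j\ge2$, the orbit formula reads
\[
d_n-d_{n-1}=\sum_{O\subset X_{p^n}}|O|\cdot P_{p^n/|O|}(g_O),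
\]
and $e(g_O^{\circ p^n/|O|})<\infty$ for each orbit. By Theorem~\ref{thm:dold} over the field $L'$, the integer $p^n/|O|$ divides $P_{p^n/|O|}(g_O)$. So every orbit contributes a multiple of $p^n$.
\end{proof}

\begin{remark}
The characteristic enters twice: it makes $D^{p^l}$ a derivation, which gives monotonicity, and it gives $\sigma^{p^l}-1=(\sigma-1)^{p^l}$. In characteristic $0$ the congruence fails for every prime $p$: for $D=t^2\partial$ we have $D^qt=q!\,t^{q+1}$, and the orders for $q=p^n$ and $q=p^{n-1}$ differ by $p^{n-1}(p-1)$. The $K$-linearity of $D$ is used in Lemma~\ref{lem:derivations}(a), which recovers $D$ from the series $Dt_i$ that define $\varphi$.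
\end{remark}

\section{One variable, and sharpness of the modulus}\label{sec:onevar}

Let $r=1$, $\partial=d/dt$ and $D=f\partial$ with $0\ne f\in K[[t]]$. In one variable any two nonzero vector fields are proportional over the field $K((t))$, so $D^p$ is a multiple of $D$, and everything depends on the factor.

Put $M=K((t^p))$. The field $K((t))$ has the $M$-basis $1,t,\dots,t^{p-1}$. The operator $\partial$ is $M$-linear with $\partial t^j=jt^{j-1}$, so
\begin{equation}\label{eq:kerim}
\ker\partial=M,\qquad\operatorname{im}\partial=\langle1,t,\dots,t^{p-2}\rangle_M=\ker\partial^{p-1},\qquad\partial^{p-1}t^{p-1}=(p-1)!=-1 .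
\end{equation}
Extend $D=f\partial$ to $K((t))$; it is $M$-linear. An $M$-linear derivation of $K((t))=M[t]$ is determined by its value at $t$, so $D^p=hD$ with $h=D^pt/f\in K((t))$. Since $D^p$ commutes with $D$, we have $hD^2=D\circ hD=D(h)D+hD^2$. Hence $D(h)D=0$, so $Dh=0$ and $h\in M$. Thus multiplication by $h$ commutes with $D$. If $D^{p^n}=h^ND$, then $D^{p^{n+1}}=(h^ND)^p=h^{pN}D^p=h^{pN+1}D$, and by induction
\begin{equation}\label{eq:powers}
D^{p^n}=h^{1+p+\dots+p^{n-1}}D .
\end{equation}

\begin{lemma}\label{lem:h}
We have $h=-\partial^{p-1}(f^{p-1})$. Equivalently, if $f^{p-1}=\sum_jc_jt^j$, then $h=\sum_{q\ge0}c_{pq+p-1}t^{pq}$.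
\end{lemma}

For $p=2$ this says $h=f'$. For $p=3$ it agrees with $D^3t=f(f'^2+ff'')$, because $-\partial^2(f^2)=-2f'^2-2ff''$. In general, expanding $(f\partial)^p$ term by term is unwieldy. Instead we use that $D^p=hD$ makes $D^{p-1}-h$ vanish on $\operatorname{im}D$, a hyperplane over $M$, which determines this operator up to one factor; the leading coefficient then fixes the factor.

\begin{proof}
By \eqref{eq:kerim}, the operator $-\partial^{p-1}$ sends $\sum_{j<p}u_jt^j$ with $u_j\in M$ to $u_{p-1}$. This shows that the two forms agree, and that $\lambda(u)=-\partial^{p-1}(u/f)$ defines an $M$-linear surjection $\lambda\colon K((t))\to M$ with kernel $f\operatorname{im}\partial=\operatorname{im}D$. The $M$-linear operator $T=D^{p-1}-h$ satisfies $TD=D^p-hD=0$, so it kills $\ker\lambda$. Choose $u_0$ with $\lambda(u_0)=1$ and put $c=T(u_0)\in K((t))$. Then $u-\lambda(u)u_0\in\ker\lambda$ gives $T(u)=c\lambda(u)$ for all $u$.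

Both $T$ and $c\lambda$ are $K((t))$-linear combinations of $1,\partial,\dots,\partial^{p-1}$. From $f\partial\circ a\partial^i=fa'\partial^i+fa\partial^{i+1}$ we get by induction that $D^j$ is $f^j\partial^j$ plus terms of lower order, so the coefficient of $\partial^{p-1}$ in $T$ is $f^{p-1}$. By the Leibniz formula, $\lambda=-\sum_i\binom{p-1}i\partial^{p-1-i}(f^{-1})\,\partial^i$, so the coefficient of $\partial^{p-1}$ in $c\lambda$ is $-cf^{-1}$. The operators $1,\partial,\dots,\partial^{p-1}$ are linearly independent over $K((t))$: if $\sum_ia_i\partial^i=0$ and $a_0=\dots=a_{j-1}=0$, then evaluation at $t^j$ gives $j!\,a_j=0$, and $j!\ne0$ in $K$ for $j<p$. Hence $f^{p-1}=-cf^{-1}$, that is, $c=-f^p$. Evaluating $T=c\lambda$ at $1$, and using $D^{p-1}1=0$ and $f^p\in M$, we get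
\[
-h=T(1)=c\lambda(1)=f^p\,\partial^{p-1}(f^{-1})=\partial^{p-1}(f^{p-1}).\qedhere
\]
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:onevar}]
For $D=0$ all $d_n$ are infinite. Let $D=f\partial\ne0$ and $a=\operatorname{ord}f=d_0<\infty$.

\emph{Shape of the sequence.} If $h=0$, then \eqref{eq:powers} gives $D^{p^n}=0$ and $d_n=\infty$ for all $n\ge1$. If $h\ne0$, put $m=\operatorname{ord}h$. By Lemma~\ref{lem:h}, $h\in K[[t^p]]$, so $m\in p\mathbb Z_{\ge0}$, and \eqref{eq:powers} gives
\[
d_n=\operatorname{ord}\bigl(h^{1+p+\dots+p^{n-1}}f\bigr)=a+m\,\frac{p^n-1}{p-1}<\infty\qquad(n\ge0).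
\]
This dichotomy proves the last sentence of the theorem.

\emph{Necessity of the conditions.} Let $h\ne0$. By Lemma~\ref{lem:h}, $m+p-1$ is the least exponent $\equiv-1\pmod p$ that occurs in $f^{p-1}$. The least exponent occurring in $f^{p-1}$ is $a(p-1)\equiv-a\pmod p$. So $m+p-1\ge a(p-1)$, that is, $m\ge(a-1)(p-1)$, with equality if $a\equiv1\pmod p$.

\emph{Realization.} If $a\equiv1\pmod p$, take $f=t^a$; then $h=t^{(a-1)(p-1)}$. Let $a\not\equiv1\pmod p$, and let $m\ge0$ be divisible by $p$ with $m\ge(a-1)(p-1)$. Since $(a-1)(p-1)\not\equiv0\pmod p$, the inequality is strict, so $b:=m+p-1-a(p-1)>0$. Take $f=t^a(1+t^b)$. Then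
\[
f^{p-1}=\sum_{j=0}^{p-1}\binom{p-1}j\,t^{a(p-1)+jb},
\]
with exponents increasing in $j$. The exponent for $j=0$ is $\equiv-a\not\equiv-1\pmod p$. The exponent for $j=1$ is $m+p-1\equiv-1\pmod p$, and its coefficient $p-1$ is nonzero in $K$. So $\operatorname{ord}h=m$.
\end{proof}

The formula gives $d_n-d_{n-1}=mp^{n-1}$ with $p\mid m$, which is a second proof of Theorem~\ref{thm:main} for $r=1$. Examples \ref{ex:split} and \ref{ex:nosplit} are the cases $(a,m)=(0,2)$ and $(a,m)=(3,2)$ for $p=2$.

\begin{proof}[Proof of Theorem~\ref{thm:sharp}]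
By Theorem~\ref{thm:main} every difference lies in $p^n\mathbb Z_{\ge0}$. Conversely, let $N\ge0$. The realization step above with $a=0$ and $m=pN$ gives the derivation $D_1=(1+t_1^{pN+p-1})\partial_1$ of $K[[t_1]]$, with $d_l(D_1)=pN\,\frac{p^l-1}{p-1}$ for all $l\ge0$. To add variables without adding multiplicity, put $D=D_1+\sum_{i\ge2}t_i\partial_i$ on $K[[t_1,\dots,t_r]]$. Then $D$ preserves $K[[t_1]]$ and acts there as $D_1$, and $Dt_i=t_i$ for $i\ge2$. So the ideal defining $d_l(D)$ is $(D_1^{p^l}t_1,t_2,\dots,t_r)$, and its quotient is $K[[t_1]]/(D_1^{p^l}t_1)$. Hence $d_l(D)=d_l(D_1)<\infty$, and $d_n(D)-d_{n-1}(D)=pN\cdot p^{n-1}=p^nN$.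
\end{proof}

\begin{thebibliography}{9}

\bibitem{matsumura}
Matsumura, \emph{Commutative Ring Theory}.

\bibitem{problem}
\emph{Ring Of Formal Power Series Research Articles},
\texttt{https://\allowbreak discovery.researcher.life/\allowbreak topic/\allowbreak formal-power-series-ring/\allowbreak 14696321?page=12}.

\bibitem{serre}
Serre, \emph{Local Fields}.

\end{thebibliography}
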